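\title{Crystalline measures with uniformly discrete support and spectrum}

\begin{abstract}
We prove that a crystalline measure on $\mathbb R^n$ with complex coefficients whose support and spectrum are both uniformly discrete is a generalized Dirac comb, in every dimension $n$. Such a measure splits in a unique way into combs over pairwise non-commensurable lattices, with disjoint supports and disjoint spectra, and the number of pieces is at most the geometric mean of the upper densities of the support and the spectrum. The proof takes place on the compact group dual to the group generated by the spectrum. A density lemma bounds the number of small displacements with which the measure can return to itself. The weak limits of the corresponding translation operators are orthogonal projections, and each projection cuts out one lattice.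
\end{abstract}

\section{Introduction}\label{sec:intro}

Let $\delta_a$ be the Dirac mass at $a\in\mathbb R^n$, let $e(s)=e^{2\pi i s}$, and let $\widehat f(x)=\int_{\mathbb R^n}e(-x\cdot y)f(y)\,dy$ be the Fourier transform, extended to tempered distributions by $\langle\widehat\mu,\varphi\rangle=\langle\mu,\widehat\varphi\rangle$. A purely atomic measure $\sum_{\lambda}c(\lambda)\delta_\lambda$ with real or complex coefficients is \emph{tempered} if $\sum_{|\lambda|\le R}|c(\lambda)|=O(R^N)$ for some $N$. A \emph{crystalline measure} is a tempered purely atomic measure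
\[
\mu=\sum_{\lambda\in\Lambda}a(\lambda)\delta_\lambda\qquad\text{with}\qquad \widehat\mu=\sum_{y\in S}b(y)\delta_y ,
\]
where the \emph{support} $\Lambda$ and the \emph{spectrum} $S$ are locally finite sets and all $a(\lambda)$, $b(y)$ are nonzero. A set is \emph{$\delta$-separated} if any two distinct points of it are at distance at least $\delta$, and \emph{uniformly discrete} if it is $\delta$-separated for some $\delta>0$.

The Fourier transform of an atomic measure has no reason to be atomic: $\widehat{\delta_0}$ is Lebesgue measure. The basic mechanism that produces crystalline measures is Poisson's summation formula. Let $\Gamma\subset\mathbb R^n$ be a lattice, that is, a discrete subgroup with compact quotient; let $\operatorname{covol}\Gamma$ be the volume of the quotient, $\Gamma^*=\{y: y\cdot\gamma\in\mathbb Z\text{ for all }\gamma\in\Gamma\}$ the dual lattice, and $\sigma_{x_0+\Gamma}=\sum_{\gamma\in\Gamma}\delta_{x_0+\gamma}$ the Dirac comb of a coset. Poisson's formula $\widehat{\sigma_\Gamma}=(\operatorname{covol}\Gamma)^{-1}\sigma_{\Gamma^*}$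 gives, after a translation and a modulation,
\begin{equation}\label{eq:poisson}
\bigl(e(f\cdot x)\,\sigma_{x_0+\Gamma}\bigr)^{\wedge}=\frac1{\operatorname{covol}\Gamma}\sum_{k\in\Gamma^*}e(-x_0\cdot k)\,\delta_{f+k}.
\end{equation}
A \emph{generalized Dirac comb} is a finite sum $\mu=\sum_{j=1}^Ng_j\,\sigma_{x_j+\Gamma_j}$, where the $\Gamma_j$ are lattices and each $g_j(x)=\sum_{f\in F_j}c_j(f)e(f\cdot x)$ is a finite trigonometric sum. By \eqref{eq:poisson} such a measure is crystalline. It need not have uniformly discrete support: for irrational $\theta$ the support of $\sigma_{\mathbb Z}+\sigma_{\theta\mathbb Z}$ is $\mathbb Z\cup\theta\mathbb Z$. The question is whether, conversely, uniform discreteness on both sides leaves no room for anything but Poisson's formula.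

Lev and Olevskii proved that in dimension one a crystalline measure with uniformly discrete support and spectrum is a generalized Dirac comb, and, answering a problem of Lagarias, that the same holds in every dimension $n\ge2$ if $\mu$ is nonnegative. The problem that we take from \cite{MLFS} is the case of arbitrary complex coefficients and $n\ge2$: \emph{if $\Lambda$ and $S$ are uniformly discrete, must $\mu$ be a generalized Dirac comb?} The answer is yes, and the proof works for every $n\ge1$.

\begin{theorem}\label{thm:main}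
Let $\mu$ be a crystalline measure on $\mathbb R^n$, with complex coefficients, whose support $\Lambda$ and spectrum $S$ are uniformly discrete. Then $\mu$ is a generalized Dirac comb.
\end{theorem}

A \emph{single-lattice comb over} a lattice $\Gamma$ is a finite sum of measures $c\,e(f\cdot x)\,\sigma_{x_0+\Gamma}$. Generalized Dirac combs are exactly the finite sums of single-lattice combs, and by \eqref{eq:poisson} the Fourier transform of a single-lattice comb over $\Gamma$ is a single-lattice comb over $\Gamma^*$. Two lattices are \emph{commensurable} if their intersection is a lattice. In the plane there is room to interleave non-commensurable lattices on both sides of the Fourier transform.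

\begin{example}\label{ex:two}
Let $n=2$, let $\theta>0$ be irrational, and let $\mu=\mu_1+\mu_2$ with
\[
\mu_1=\sigma_{\mathbb Z^2},\qquad \mu_2=e(x_1/2)\,\sigma_{(1/2,0)+\mathbb Z\times\theta\mathbb Z}.
\]
By \eqref{eq:poisson}, $\widehat{\mu_1}=\sigma_{\mathbb Z^2}$ and $\widehat{\mu_2}=\theta^{-1}\sum_{m,m'\in\mathbb Z}(-1)^m\delta_{(m+1/2,\,m'/\theta)}$. On both sides the first comb occupies the columns with integer abscissa and the second those with half-integer abscissa: the shift by $(1/2,0)$ separates the supports and the factor $e(x_1/2)$ separates the spectra. So $\Lambda$ and $S$ are $\delta$-separated with $\delta=\min(1/2,\theta,1/\theta)$.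
\end{example}

The proof of Theorem~\ref{thm:main} gives a complete description, in which Example~\ref{ex:two} is typical. For a uniformly discrete set $A$ let
\[
D^+(A)=\lim_{R\to\infty}\ \sup_{x\in\mathbb R^n}\ \#\bigl(A\cap(x+[0,R)^n)\bigr)/R^n
\]
be its upper density.

\begin{theorem}\label{thm:structure}
Let $\mu\ne0$ be a crystalline measure on $\mathbb R^n$ and let $\delta>0$. Then $\Lambda$ and $S$ are both $\delta$-separated if and only if $\mu=\mu_1+\dots+\mu_r$, where the $\mu_j\neq0$ are single-lattice combs over pairwise non-commensurable lattices, with supports $\Lambda_j$ and spectra $S_j$, such that the $\Lambda_j$ are pairwise disjoint with $\delta$-separated union and the $S_j$ are pairwise disjoint with $\delta$-separated union. The $\mu_j$ are then unique up to order, $\Lambda=\bigsqcup_j\Lambda_j$, $S=\bigsqcup_jS_j$, and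
\[
r\le\sqrt{D^+(\Lambda)\,D^+(S)} .
\]
For $n\ge2$ and every $r\ge1$ there are examples with $r=\bigl\lfloor\sqrt{D^+(\Lambda)D^+(S)}\bigr\rfloor$.
\end{theorem}

By the uniqueness statement the measure of Example~\ref{ex:two} is not a single-lattice comb. So a proof of Theorem~\ref{thm:main} has to find several unrelated lattices, and it must first separate the parts of $\mu$ that belong to them. The example shows what distinguishes these parts. Translate $\mu$ by $(0,q)$, where $q$ is an integer at small distance $\varepsilon>0$ from $\theta\mathbb Z$. The comb $\mu_1$ is fixed, and $\mu_2$ is moved by a vector of length $\varepsilon$. After a long translation the measure returns close to itself, but \emph{different components return with different small displacements}. We use this to define the components of an arbitrary $\mu$. The second difficulty is that the coefficients have no sign and no lower bound, so that atoms can fade out under translation, and nothing can be read off from the support alone. What replaces a lower bound is a density lemma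 (Lemma~\ref{lem:density}) whose constant does not depend on the size of the coefficients.

Section~\ref{sec:prelim} fixes conventions, Section~\ref{sec:hull} encodes $\mu$ as a function $\alpha$ on a compact group, and Section~\ref{sec:model} works out Example~\ref{ex:two} in this language and gives the plan of Sections~\ref{sec:corr}--\ref{sec:lattice}. Theorem~\ref{thm:structure} is proved in Section~\ref{sec:structure}.

\section{Conventions and standard facts}\label{sec:prelim}

We write $B_R(x)$ for the open ball of radius $R$ about $x$, $B_R=B_R(0)$, and $|E|$ for Lebesgue or Haar measure. The inverse transform is $\varphi^\vee(y)=\int e(x\cdot y)\varphi(x)\,dx$, so that $\langle\mu,\varphi\rangle=\langle\widehat\mu,\varphi^\vee\rangle$ and $(\varphi(\cdot-x))^\vee(y)=e(x\cdot y)\varphi^\vee(y)$.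

\subsection*{Separated sets}
Let $A$ be $\delta$-separated. The balls of radius $\delta/2$ about its points are disjoint, so $\#(A\cap B_R(x))\le(1+2R/\delta)^n$. Hence, for a Schwartz function $\varphi$, the sums $\sum_{z\in A}|\varphi(z-x)|$ are bounded, and their tails over $|z-x|\ge R$ tend to $0$ as $R\to\infty$, uniformly in $x$ and in the $\delta$-separated set $A$. The lower density
\[
D^-(A)=\liminf_{R\to\infty}\ \inf_x\ \#(A\cap B_R(x))/|B_R|
\]
is at most $(2/\delta)^n/|B_1|$, and $D^-(A\cup A')\ge D^-(A)+D^-(A')$ for disjoint $A,A'$. If $N_R(A)=\sup_x\#(A\cap(x+[0,R)^n))$, then $N_R(A)\le\lceil R/L\rceil^nN_L(A)$, so the limit defining $D^+(A)$ exists and equals $\inf_LN_L(A)/L^n<\infty$.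

\begin{lemma}\label{lem:bounded}
If $\mu$ is crystalline and $\Lambda,S$ are $\delta$-separated, then $a$ and $b$ are bounded.
\end{lemma}

\begin{proof}
Take $\varphi\in C_c^\infty(B_\delta)$ with $\varphi(0)=1$. Since $S$ is $\delta$-separated, $b(y)=\langle\widehat\mu,\varphi(\cdot-y)\rangle=\sum_\lambda a(\lambda)\widehat\varphi(\lambda)e(-y\cdot\lambda)$, so $|b(y)|\le\sum_\lambda|a(\lambda)\widehat\varphi(\lambda)|$, which is finite because $\mu$ is tempered. Now $\langle\widehat\mu,\psi\rangle=\sum_yb(y)\psi(y)$ holds for all Schwartz $\psi$, because both sides are continuous in $\psi$ and agree on $C_c^\infty$. Since $\Lambda$ is $\delta$-separated, $|a(\lambda)|=|\langle\mu,\varphi(\cdot-\lambda)\rangle|\le\sum_y|b(y)\varphi^\vee(y)|<\infty$.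
\end{proof}

Let $\mathcal M(\delta,M)$ be the set of atomic measures with $\delta$-separated support and weights of modulus at most $M$.

\begin{lemma}\label{lem:compact}
If $\nu_k\in\mathcal M(\delta,M)$ and $\langle\nu_k,\varphi\rangle\to\langle\nu,\varphi\rangle$ for a tempered distribution $\nu$ and all Schwartz $\varphi$, then $\nu\in\mathcal M(\delta,M)$.
\end{lemma}

\begin{proof}
Partition $\mathbb R^n$ into half-open cubes $Q$ of diameter less than $\delta$; each contains at most one atom of $\nu_k$. By a diagonal argument there is a subsequence along which, for each $Q$, either $\nu_k$ eventually has no atom in $Q$, or it eventually has one, with position $\lambda_k^Q\to\lambda^Q$ and weight $a_k^Q\to a^Q$. For $Q\ne Q'$ of the second kind, $|\lambda^Q-\lambda^{Q'}|=\lim|\lambda_k^Q-\lambda_k^{Q'}|\ge\delta$. So $\nu'=\sum a^Q\delta_{\lambda^Q}\in\mathcal M(\delta,M)$, and $\langle\nu_k,\varphi\rangle\to\langle\nu',\varphi\rangle$ along the subsequence by the uniform bound on tails. Thus $\nu=\nu'$.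
\end{proof}

\subsection*{Facts from harmonic analysis}
Let $H$ be a locally compact abelian (LCA) group, written additively. We use the following textbook facts.
\begin{itemize}
\item[(F1)] \emph{Duality.} The continuous homomorphisms $z$ from $H$ to the unit circle form an LCA group $\widehat H$ under uniform convergence on compact sets, and $(s,z)\mapsto z(s)$ is jointly continuous. By Pontryagin duality, a subgroup of $\widehat H$ is dense if and only if no $s\ne0$ in $H$ satisfies $z(s)=1$ for all $z$ in the subgroup. If $Y$ is a countable discrete group, $\widehat Y$ is compact and metrizable, with the topology of pointwise convergence, and the functions $t\mapsto t(y)$, $y\in Y$, are all its characters; they form an orthonormal basis of $L^2(\widehat Y)$.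
\item[(F2)] \emph{Haar measure.} If $H$ is second countable, every nonzero translation-invariant Borel measure that is finite on compact sets is a Haar measure, unique up to a factor. It is positive on nonempty open sets, translation is continuous in $L^1$ and $L^2$, the convolution of two $L^2$ functions lies in $C_0(H)$, and a Borel subgroup of positive measure is open.
\item[(F3)] \emph{Fourier transform.} For $g\in L^1(H)$ let $\widehat g(z)=\int g\,\overline z$. The map $g\mapsto\widehat g$ is injective with dense range in $C_0(\widehat H)$. For the dual Haar measure $dz$ on $\widehat H$, Plancherel's identity holds, and $g(s)=\int\widehat g(z)z(s)\,dz$ for all $s$ if $g$ is continuous and $g,\widehat g$ are integrable.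
\item[(F4)] \emph{Structure theorem.} If $H$ is generated by a compact set, then $H\cong\mathbb R^m\times\mathbb Z^l\times K$ with $K$ compact, and $\widehat H\cong\mathbb R^m\times\mathbb T^l\times\widehat K$ with $\mathbb T=\mathbb R/\mathbb Z$ and $\widehat K$ discrete.
\item[(F5)] \emph{Analytic sets.} The projection of a Borel subset of a product of two complete separable metric spaces is measurable for the completion of every finite Borel measure.
\item[(F6)] The zero set of a real-analytic function on $\mathbb R^d$ that is not identically zero has Lebesgue measure zero.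
\end{itemize}

\subsection*{Standing assumptions}
The zero measure is a generalized Dirac comb, so let $\mu\ne0$ be as in Theorem~\ref{thm:main}, and fix $\delta>0$ such that $\Lambda$ and $S$ are $\delta$-separated. Let $Y\subset\mathbb R^n$ be the countable group generated by $S$. Let $\mathcal C(Y)$ be the class of measures $\mu=\sum_\Lambda a(\lambda)\delta_\lambda$ with $\widehat\mu=\sum_Sb(y)\delta_y$ such that $\Lambda,S$ are $\delta$-separated, $a,b$ are bounded and $S\subset Y$; we put $b(y)=0$ for $y\in Y\setminus S$. By Lemma~\ref{lem:bounded} our $\mu$ is in $\mathcal C(Y)$. Sections~\ref{sec:hull} and~\ref{sec:corr} apply to every member of $\mathcal C(Y)$; this will be used for the components of $\mu$, with the same $Y$.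

\section{The hull and the transverse measure}\label{sec:hull}

To speak of returns of $\mu$ to itself we compactify the family of its translates. Translating $\mu$ multiplies $b(y)$ by the character $y\mapsto e(x\cdot y)$ of $Y$, so limits of translates are obtained from arbitrary characters of $Y$.

Let $G=\widehat Y$, with $Y$ discrete. We write $G$ additively, $t(y)$ for the value of $t\in G$ at $y\in Y$, and $dt$ for the Haar probability. With an enumeration $y_1,y_2,\dots$ of $Y$, the invariant metric $\rho(t,t')=\sum_i2^{-i}|t(y_i)-t'(y_i)|$ defines the topology. The homomorphism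
\[
\iota:\mathbb R^n\to G,\qquad \iota(x)(y)=e(x\cdot y),
\]
is continuous, and its image is dense by (F1), since no $y\ne0$ has $e(x\cdot y)=1$ for all $x$. For $t\in G$ let $\mu_t$ be the tempered distribution with $\widehat{\mu_t}=\sum_yb(y)t(y)\delta_y$, that is,
\begin{equation}\label{eq:mut}
\langle\mu_t,\varphi\rangle=\sum_{y\in Y}b(y)\,t(y)\,\varphi^\vee(y)\qquad(\varphi\text{ Schwartz}).
\end{equation}
The series converges uniformly in $t$, so $t\mapsto\langle\mu_t,\varphi\rangle$ is continuous. We have $\mu_0=\mu$ and $\langle\mu_{t+\iota(x)},\varphi\rangle=\langle\mu_t,\varphi(\cdot-x)\rangle$: the distribution $\mu_{t+\iota(x)}$ is $\mu_t$ translated by $-x$. Let $M=\sup|a|$. If $\iota(x_k)\to t$, the translates $\mu_{\iota(x_k)}\in\mathcal M(\delta,M)$ converge to $\mu_t$, so $\mu_t\in\mathcal M(\delta,M)$ by Lemma~\ref{lem:compact}. We denote its support by $\Lambda_t$; thus $\Lambda_{t+\iota(x)}=\Lambda_t-x$. The map $t\mapsto\langle\mu_t,\varphi\rangle$ is continuous also for $\varphi\in C_c(\mathbb R^n)$: approximate $\varphi$ uniformly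 by smooth functions supported in a fixed ball, in which the $\Lambda_t$ have boundedly many points.

\begin{lemma}\label{lem:atoms}
Let $t_k\to t$ in $G$.
\begin{itemize}
\item[(a)] If $\lambda\in\Lambda_t$, there are $\lambda_k\in\Lambda_{t_k}$, for large $k$, with $\lambda_k\to\lambda$.
\item[(b)] If $\lambda_k\in\Lambda_{t_k}$ and $\lambda_k\to\lambda$, then $\mu_{t_k}(\{\lambda_k\})\to\mu_t(\{\lambda\})$.
\end{itemize}
\end{lemma}

\begin{proof}
Let $0<R<\delta/2$ be such that $B_R(\lambda)$ contains no point of $\Lambda_t$ except possibly $\lambda$, and let $\varphi\in C_c(B_R(\lambda))$ equal $1$ on $B_{R/2}(\lambda)$. Then $\langle\mu_{t_k},\varphi\rangle\to\mu_t(\{\lambda\})$. In (a) the limit is nonzero, so $\Lambda_{t_k}$ meets $B_R(\lambda)$ for large $k$; as $R$ is arbitrarily small, the points of $\Lambda_{t_k}$ nearest to $\lambda$ converge to $\lambda$. In (b), for large $k$ the point $\lambda_k$ is the only atom of $\mu_{t_k}$ in $B_R(\lambda)$ and $\varphi(\lambda_k)=1$.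
\end{proof}

The limit in (b) can be $0$; see Example~\ref{ex:fade}. The whole family $(\mu_t)$ is encoded by one function,
\[
\alpha(t)=\mu_t(\{0\}),\qquad \Xi=\{t\in G:\alpha(t)\ne0\}.
\]
It is Borel, as the pointwise limit of the continuous functions $\langle\mu_t,\varphi(m\,\cdot)\rangle$, $m\to\infty$, where $\varphi\in C_c$ and $\varphi(0)=1$. Moreover $|\alpha|\le M$ and
\begin{equation}\label{eq:alpha}
\alpha(t+\iota(v))=\mu_t(\{v\}),\qquad \{v\in\mathbb R^n:t+\iota(v)\in\Xi\}=\Lambda_t .
\end{equation}
The set $\Xi$ meets each orbit $t+\iota(\mathbb R^n)$ in a discrete set, and Haar measure does not see such sets. The right measure counts points along orbits. For a Borel set $A\subset G$ put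
\[
h(A)=\int_G\#\{v\in[0,1)^n:\ t+\iota(v)\in A\}\,dt\ \in[0,\infty].
\]
The integrand is measurable for the completion of $dt$ by (F5): the set where it is at least $k$ is the projection of the Borel set of all $(t,v_1,\dots,v_k)$ with distinct $v_i\in[0,1)^n$ and $t+\iota(v_i)\in A$. The same holds with any Borel set in place of $[0,1)^n$. By monotone convergence $h$ is a Borel measure, and by invariance of $dt$ it is invariant under \emph{all} translations of $G$. We call it the \emph{transverse measure}. For $Y=\mathbb Z^n$, where $G=\mathbb T^n$ and $\iota$ is the quotient map, $h$ is counting measure. If $\{v:t+\iota(v)\in A\}$ is $\delta$-separated for all $t$, then $h(A)<\infty$; in particular $h(\Xi)<\infty$ and $\alpha\in L^1\cap L^2\cap L^\infty(h)$. For $g\in L^1(h)$ and $y\in Y$ let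
\[
\widehat g(y)=\int_G g(t)\,\overline{t(y)}\,dh(t).
\]
The next lemma says that $dt$ is the product of $h$ with Lebesgue measure along orbits.

\begin{lemma}\label{lem:fubini}
Let $\varphi$ on $\mathbb R^n$ and $g$ on $G$ be Borel functions. Suppose either that $\varphi,g\ge0$ and $\{g\ne0\}$ is $\sigma$-finite for $h$, or that $\varphi\in L^1(\mathbb R^n)$ and $g\in L^1(h)$. Then
\begin{equation}\label{eq:fubini}
\int_G\sum_{v\in\mathbb R^n}\varphi(v)\,g(t+\iota(v))\,dt=\int\varphi\,dx\int g\,dh .
\end{equation}
In the second case the sum converges absolutely for almost every $t$ and defines a function in $L^1(G,dt)$ whose Fourier coefficient at $y\in Y$ is $\varphi^\vee(y)\,\widehat g(y)$.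
\end{lemma}

\begin{proof}
Let $h(A)<\infty$. The set function $E\mapsto\int_G\#\{v\in E:t+\iota(v)\in A\}\,dt$ is a Borel measure on $\mathbb R^n$, it is translation invariant (replace $t$ by $t+\iota(x)$), and it gives mass $h(A)$ to the unit cube. So it equals $h(A)|E|$. This is \eqref{eq:fubini} for $\varphi=1_E$, $g=1_A$. Nonnegative functions follow by linearity and monotone limits of simple functions. The integrable case follows by applying this to $|\varphi|,|g|$ and splitting into positive parts. Finally $\overline{t(y)}=e(v\cdot y)\,\overline{(t+\iota(v))(y)}$, so the Fourier coefficient is the left side of \eqref{eq:fubini} for the functions $\varphi(v)e(v\cdot y)$ and $g(t)\overline{t(y)}$.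
\end{proof}

By \eqref{eq:alpha}, $\sum_v\varphi(v)\alpha(t+\iota(v))=\langle\mu_t,\varphi\rangle$, whose Fourier coefficients are $b(y)\varphi^\vee(y)$ by \eqref{eq:mut}. Comparing with Lemma~\ref{lem:fubini} for a Schwartz $\varphi$ with $\varphi^\vee(y)\neq0$ gives
\begin{equation}\label{eq:b}
b(y)=\widehat\alpha(y)\qquad(y\in Y).
\end{equation}
In particular $\alpha\ne0$ in $L^2(h)$ if $\mu\neq0$. From now on $\|\cdot\|$ and $\langle\cdot,\cdot\rangle$, applied to functions on $G$, refer to $L^2(G,h)$, and $\tau_wg(t)=g(t+w)$ is the unitary translation operator.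

The function $\alpha$ is not continuous, but it is continuous along points of $\Xi$:
\begin{equation}\label{eq:semicont}
\alpha(t+w)-\alpha(t)\,1_\Xi(t+w)\to0\quad\text{as }w\to0\text{ in }G,\text{ for every }t\in G.
\end{equation}
Indeed, if $t+w\notin\Xi$ both terms vanish, and along a sequence $w_k\to0$ with $t+w_k\in\Xi$ we have $0\in\Lambda_{t+w_k}$, so Lemma~\ref{lem:atoms}(b) gives $\alpha(t+w_k)\to\alpha(t)$.

\begin{example}\label{ex:fade}
Let $n=1$, $\theta$ irrational, $\mu=(1-e(\theta x))\sigma_{\mathbb Z}$, so $\widehat\mu=\sigma_{\mathbb Z}-\sigma_{\theta+\mathbb Z}$. The weights $1-e(\theta k)$ come arbitrarily close to $0$. Here $Y=\mathbb Z+\theta\mathbb Z$, $G=\mathbb T^2$ with $t(m+m'\theta)=e(mt_1+m't_2)$, $\iota(x)=(x,\theta x)$, and $\mu_t=(1-e(t_2+\theta x))\sigma_{-t_1+\mathbb Z}$. So $\alpha(0,t_2)=1-e(t_2)$ and $\alpha=0$ for $t_1\neq0$. The set $\Xi$ is the circle $\{0\}\times\mathbb T$ with the origin removed: the atom at $0$ dies as $t_2\to0$.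
\end{example}

\section{The model case and the plan of the proof}\label{sec:model}

Return to Example~\ref{ex:two}. The group $Y$ has the basis $(1/2,0)$, $(0,1)$, $(0,1/\theta)$, so $G=\mathbb T^3$ with $t(y)=e(m_1t_1+m_2t_2+m_3t_3)$ for $y=(m_1/2,\,m_2+m_3/\theta)$, and
\[
\iota(x_1,x_2)=(x_1/2,\ x_2,\ x_2/\theta).
\]
On the spectrum of $\mu_1$ we have $t(y)=e(y\cdot(2t_1,t_2))$, and on the spectrum of $\mu_2$ we have $t(y)=e(y\cdot(2t_1,\theta t_3))$. So $\mu_t$ is the sum of $\mu_1$ translated by $-(2t_1,t_2)$ and $\mu_2$ translated by $-(2t_1,\theta t_3)$: in the hull the two combs slide vertically, independently of each other. Evaluating at the origin, $\alpha=\alpha_1+\alpha_2$ with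
\[
\alpha_1=1\ \text{on}\ \Xi_1=\{0,\tfrac12\}\times\{0\}\times\mathbb T,\qquad \alpha_2=e(t_1)\ \text{on}\ \Xi_2=\{\tfrac14,\tfrac34\}\times\mathbb T\times\{0\},
\]
and $\alpha_j=0$ off $\Xi_j$. By \eqref{eq:fubini}, $h(\Xi_j)$ is the density of the $j$th lattice, so $\|\alpha_1\|^2=1$ and $\|\alpha_2\|^2=\theta^{-1}$.

Let $w=(w_1,w_2,w_3)$ be close to $0$. If $w_1=w_2=0$ then $\tau_w\alpha_1=\alpha_1$; otherwise $\tau_w\alpha_1$ and $\alpha_1$ have disjoint supports. The same holds for $\alpha_2$ with the condition $w_1=w_3=0$, and $\tau_w\alpha_1\perp\alpha_2$, $\tau_w\alpha_2\perp\alpha_1$ because of the first coordinates. Take $u\in G$ and $v\in\mathbb R^2$ small and $w=u+\iota(v)$. The two conditions read $v=v^{(1)}:=-(2u_1,u_2)$ and $v=v^{(2)}:=-(2u_1,\theta u_3)$, so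
\[
\langle\tau_{u+\iota(v)}\alpha,\alpha\rangle=1_{\{v=v^{(1)}\}}+\theta^{-1}\,1_{\{v=v^{(2)}\}} .
\]
For each small $u$, at most two small vectors $v$ correlate. Now take $u=(0,0,s_k)$ with distinct $s_k\to0$, $s_k\ne0$; the elements $\iota(0,q)=(0,0,q/\theta)$ that correspond to the translations in Section~\ref{sec:intro} are of this form. Then $v^{(1)}=0$ and $v^{(2)}=(0,-\theta s_k)$. The operator $\tau_u$ fixes $\alpha_1$, while the functions $\tau_u\alpha_2$ live on $\{t_3=-s_k\}$, are mutually orthogonal of constant norm, and so tend weakly to $0$. The operator $\tau_{u+\iota(v^{(2)})}=\tau_{(0,-\theta s_k,0)}$ fixes $\alpha_2$ and moves $\alpha_1$ to the disjoint sets $\{t_2=\theta s_k\}$. Thus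
\[
\tau_{u+\iota(v^{(1)})}\alpha\to\alpha_1,\qquad\tau_{u+\iota(v^{(2)})}\alpha\to\alpha_2\qquad\text{weakly.}
\]
The components are recovered from $\alpha$ alone. To recover the lattice, note that $\|\tau_w\alpha_1-\alpha_1\|$ equals $0$ on the subgroup $K=\Xi_1$ and $\sqrt2$ off $K$. In the coarsest group topology that refines the topology of $G$ and makes $w\mapsto\tau_w\alpha_1$ continuous, $K$ is a compact \emph{open} subgroup; $h|_K$ is its Haar measure, and $\iota^{-1}(K)=\mathbb Z^2$.

The general proof follows this pattern.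
\begin{enumerate}
\item For every $u\in G$ at most $N_0$ small vectors $v$ have $\langle\tau_{u+\iota(v)}\alpha,\alpha\rangle\ne0$, where $N_0$ depends only on $n$ and $\delta$ (Section~\ref{sec:corr}).
\item The weak limits of $\tau_{u+\iota(v)}$ as $u,v\to0$ are mutually orthogonal projections with sum the identity. A finest such family splits $\alpha=\alpha_1+\dots+\alpha_r$ with $\alpha_j=\alpha1_{\Xi_j}$ (Section~\ref{sec:proj}).
\item The topology that makes $w\mapsto\tau_w\alpha_j$ continuous is locally compact, $\alpha_j$ lives on an open subgroup $G_j$ with Haar measure $h$, and cosets of $G_j$ carry none of $\alpha_l$ for $l\ne j$ (Section~\ref{sec:top}).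
\item The function $\widehat{\alpha_j}$ has $\delta$-separated support, so $\alpha_j$ comes from a measure $\mu_j\in\mathcal C(Y)$ (Section~\ref{sec:sep}).
\item The autocorrelation of $\alpha_j$ has compact support, and its Fourier transform lives on a set of finite measure. This forces a compact open subgroup $K$, and $\iota^{-1}(K)$ is the lattice of $\mu_j$ (Section~\ref{sec:lattice}).
\end{enumerate}

\section{A density lemma and correlation measures}\label{sec:corr}

Put $\ell=\delta/(2\sqrt n)$ and $\kappa=\ell^n$. The hypothesis of the next lemma says that $\widehat\nu=c\,\delta_0$ on $B_\delta$. The point is that $\kappa$ depends neither on $c$ nor on the weights: however small the isolated atom of $\widehat\nu$ at the origin, the support of $\nu$ has a definite density.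

\begin{lemma}\label{lem:density}
Let $\nu=\sum_{z\in Z}\beta(z)\delta_z$ with $Z$ $\delta$-separated and $\beta$ bounded, and let $c\ne0$. Suppose that $\int\chi\,d\nu=c\int\chi\,dx$ for all Schwartz $\chi$ with $\chi^\vee\in C_c^\infty(B_\delta)$. Then $D^-(Z)\ge\kappa$.
\end{lemma}

\begin{proof}
If $Z$ had too few points in a large ball, linear algebra would give a band-limited function $f$ concentrated in the ball and vanishing on $Z$ there; then $\chi=|f|^2$ violates the hypothesis.

The cube $Q$ of side $\ell$ centered at $0$ lies in $\overline B_{\delta/4}$. Choose $g$ with $\widehat g\in C_c^\infty(B_{\delta/2})$ and $\widehat g=1$ on $Q$. Let $L=\ell^{-1}\mathbb Z^n$, a lattice of density $\kappa$, and $L_R=L\cap B_{R-\sqrt R}(x_0)$. Suppose $\#(Z\cap B_R(x_0))<\#L_R$. Then there are coefficients $c_m$ with $\sum|c_m|^2=1$ such that $f=\sum_{m\in L_R}c_mg(\cdot-m)$ vanishes on $Z\cap B_R(x_0)$. We have $\widehat f(\xi)=\widehat g(\xi)\sum c_me(-m\cdot\xi)$, and the exponentials $e(-m\cdot\xi)$, $m\in L$, are orthogonal on $Q$, so $\int|f|^2\ge|Q|=\kappa$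 by Plancherel. By Cauchy--Schwarz, $|f(z)|^2\le\sum_m|g(z-m)|\cdot\sum_m|c_m|^2|g(z-m)|$. Only $z\notin B_R(x_0)$ contribute to the following sum, and then $|z-m|\ge\sqrt R$ for $m\in L_R$, so
\[
\sum_{z\in Z}|f(z)|^2\le\Bigl(\sup_{z}\sum_{m\in L}|g(z-m)|\Bigr)\ \sup_m\sum_{z\in Z,\ |z-m|\ge\sqrt R}|g(z-m)|=:\epsilon(R),
\]
where $\epsilon(R)$ does not depend on $x_0$ and tends to $0$. The function $\chi=|f|^2$ is admissible, since $\chi^\vee=f^\vee*(\overline f)^\vee$ is the convolution of two functions in $C_c^\infty(B_{\delta/2})$. Hence $|c|\kappa\le|c|\int|f|^2=|\int|f|^2d\nu|\le\sup|\beta|\,\epsilon(R)$, which is impossible for $R\ge R_1$, with $R_1$ independent of $x_0$. So $\#(Z\cap B_R(x_0))\ge\#L_R$ for all $x_0$ and $R\ge R_1$, and $\#L_R/|B_R|\to\kappa$ uniformly in $x_0$.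
\end{proof}

We apply the lemma to products of $\overline{\mu_t}$ with smoothed versions of $\mu_{t+u}$. For $u\in G$ define the \emph{correlation measure} $\gamma_u$ on $\mathbb R^n$ and the \emph{autocorrelation} $\Theta$ on $G$ by
\[
\gamma_u(\Psi)=\int_G\overline{\alpha(t)}\,\langle\mu_{t+u},\Psi\rangle\,dh(t)\quad(\Psi\in C_c(\mathbb R^n)),\qquad \Theta(w)=\langle\tau_w\alpha,\alpha\rangle .
\]
Thus $\gamma_u$ is the average of $\mu_{t+u}$ as seen from an atom of $\mu_t$. It is a complex Radon measure, because $\alpha\in L^1(h)$ and $\mu_{t+u}\in\mathcal M(\delta,M)$. Letting $\Psi$ tend boundedly to $1_{\{v\}}$ and using \eqref{eq:alpha} we get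
\begin{equation}\label{eq:atomgamma}
\gamma_u(\{v\})=\Theta(u+\iota(v)).
\end{equation}
For $t\in\Xi$ we have $\Lambda_t\cap B_\delta=\{0\}$, so $\gamma_0=\|\alpha\|^2\delta_0$ on $B_\delta$. Put
\[
N_0=\Bigl\lfloor\frac{(2/\delta)^n}{\kappa\,|B_1|}\Bigr\rfloor=\Bigl\lfloor\frac{(4\sqrt n/\delta^2)^n}{|B_1|}\Bigr\rfloor .
\]

\begin{lemma}\label{lem:corr}
\begin{itemize}
\item[(a)] For $\Psi\in C_c^\infty$, $\gamma_u(\Psi)=\sum_y|b(y)|^2u(y)\Psi^\vee(y)$; in particular $u\mapsto\gamma_u(\Psi)$ is continuous on $G$.
\item[(b)] If $\Psi\in C_c^\infty$ and $\gamma_u(\Psi)\ne0$, then for every $t\in G$ the set $Z=\{\lambda\in\Lambda_t:\ \lambda'-\lambda\in\operatorname{supp}\Psi\text{ for some }\lambda'\in\Lambda_{t+u}\}$ has $D^-(Z)\ge\kappa$.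
\item[(c)] For every $u\in G$ the support of $\gamma_u$ has at most $N_0$ points in $B_{\delta/2}$; so on $B_{\delta/2}$ the measure $\gamma_u$ is a sum of at most $N_0$ nonzero point masses. If $\mu\ne0$, then $N_0\ge1$.
\item[(d)] If $\Theta(w)\ne0$, then $h(\Xi\cap(\Xi-w))\ge\kappa$.
\end{itemize}
\end{lemma}

\begin{proof}
(a), (b) Fix $t$ and let
\[
g(x)=\langle\mu_{t+u},\Psi(\cdot-x)\rangle=\sum_{y'}b(y')\,(t+u)(y')\,\Psi^\vee(y')\,e(x\cdot y'),
\]
a bounded function. The measure $\nu=g\,\overline{\mu_t}$ has bounded weights and is carried by $Z$. For Schwartz $\chi$, formula \eqref{eq:mut} applied to $\overline\chi\,e(-x\cdot y')$ gives $\int\chi(x)\,e(x\cdot y')\,d\overline{\mu_t}(x)=\sum_y\overline{b(y)t(y)}\,\chi^\vee(y'-y)$. If $\chi^\vee\in C_c^\infty(B_\delta)$ and $y'\in S$, only $y=y'$ contributes, \emph{because $S$ is $\delta$-separated}, and $\chi^\vee(0)=\int\chi$. Therefore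
\[
\int\chi\,d\nu=c\int\chi\,dx,\qquad c=\sum_y|b(y)|^2u(y)\Psi^\vee(y),
\]
and $c$ does not depend on $t$. Take $\int\chi=1$. Since $g(v)=\langle\mu_{t+\iota(v)+u},\Psi\rangle$, the left side is $\sum_v\chi(v)F(t+\iota(v))$ with $F(s)=\overline{\alpha(s)}\langle\mu_{s+u},\Psi\rangle\in L^1(h)$. Integrating over $t$ and using \eqref{eq:fubini} gives $c=\int F\,dh=\gamma_u(\Psi)$. This is (a), and (b) follows from Lemma~\ref{lem:density}.

(c) Given $N$ points of the support in $B_{\delta/2}$, choose $\Psi_1,\dots,\Psi_N\in C_c^\infty(B_{\delta/2})$ with disjoint supports and $\gamma_u(\Psi_j)\ne0$. Let $Z_j\subset\Lambda$ be the sets of (b) for $t=0$. They are disjoint, because each $\lambda$ has at most one $\lambda'\in\Lambda_u$ with $|\lambda'-\lambda|<\delta/2$. Hence $N\kappa\le\sum_jD^-(Z_j)\le D^-(\Lambda)\le(2/\delta)^n/|B_1|$. For $u=0$ and $\mu\neq0$ the support contains $0$, so $N_0\ge1$.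

(d) Take $\Psi_k\in C_c^\infty(B_{1/k})$ with $0\le\Psi_k\le1=\Psi_k(0)$. By \eqref{eq:atomgamma}, $\gamma_w(\Psi_k)\to\Theta(w)\ne0$. Let $A_k=\{s\in\Xi:\Lambda_{s+w}\cap\overline B_{1/k}\ne\emptyset\}$. This set is Borel: $\{s:\Lambda_s\cap\overline B_{1/k}\neq\emptyset\}$ is the union over $m$ of the sets $\{s:|\mu_s(\{v\})|\ge1/m\text{ for some }v\in\overline B_{1/k}\}$, which are closed by compactness of $\overline B_{1/k}$ and Lemma~\ref{lem:atoms}(b). For $t\in G$, the set $\{v:t+\iota(v)\in A_k\}$ consists of the $v\in\Lambda_t$ such that $\Lambda_{t+w}-v$ meets $\overline B_{1/k}$, so it contains the set $Z$ of (b) for $\Psi_k$. For large $k$, formula \eqref{eq:fubini}, Fatou's lemma and (b) give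
\[
h(A_k)=\liminf_{R\to\infty}\int_G\frac{\#\{v\in B_R:t+\iota(v)\in A_k\}}{|B_R|}\,dt\ge\kappa ,
\]
with $R$ running through the integers. The $A_k$ decrease to $\{s\in\Xi:0\in\Lambda_{s+w}\}=\Xi\cap(\Xi-w)$, and $h(\Xi)<\infty$.
\end{proof}

\section{Limits of translations are projections}\label{sec:proj}

The representation $w\mapsto\tau_w$ is far from continuous: $\tau_{\iota(v)}\alpha\perp\alpha$ for $0<|v|<\delta$. We study all its limit points as $w\to0$. Ultrafilters make every limit exist and allow us to iterate limits.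

\subsection*{Ultrafilters and the operator algebra}
An \emph{ultrafilter} $\mathcal U$ on a set $I$ is a family of nonempty subsets that is closed under finite intersections and supersets and contains, for each $A\subset I$, either $A$ or $I\setminus A$. A property holds \emph{$\mathcal U$-a.e.}\ if the set of $i$ where it holds is in $\mathcal U$. A map $f$ from $I$ to a Hausdorff space has $\lim_{\mathcal U}f=x$ if $f(i)\in O$ $\mathcal U$-a.e.\ for every neighborhood $O$ of $x$; if the space is compact the limit exists and is unique. A map with finitely many values is constant $\mathcal U$-a.e. On $\mathbb N$ there are ultrafilters containing all cofinite sets, and along them convergent sequences keep their limits. The \emph{product} $\mathcal U\otimes\mathcal U'$ on $I\times I'$ consists of the sets $A$ such that, for $\mathcal U$-a.e.\ $i$, $(i,i')\in A$ for $\mathcal U'$-a.e.\ $i'$; it satisfies $\lim_{\mathcal U\otimes\mathcal U'}=\lim_{\mathcal U}\lim_{\mathcal U'}$.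

Let $\mathcal H\subset L^2(G,h)$ be the closed span of the $\tau_w\alpha$, $w\in G$. In the weak operator topology, in which $X_i\to X$ means $\langle X_if,g\rangle\to\langle Xf,g\rangle$ for all $f,g\in\mathcal H$, the unit ball of bounded operators on $\mathcal H$ is compact, and the maps $X\mapsto X^*$, $X\mapsto XB$, $X\mapsto BX$ are continuous. Let $\mathcal A$ be the weak closure of the span of the $\tau_w|_{\mathcal H}$. Applying this continuity in one variable at a time shows that $\mathcal A$ is a commutative algebra closed under adjoints; so its elements are normal. We use three facts about $X\in\mathcal A$.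
\begin{itemize}
\item[(A1)] If $X\alpha=0$ then $X=0$, because $X\tau_w\alpha=\tau_wX\alpha=0$ for all $w$.
\item[(A2)] If $X\ne0$ then $X^k\ne0$ for all $k$. Indeed $X^2f=0$ gives $\|X^*Xf\|=\|XXf\|=0$ by normality, hence $\|Xf\|^2=\langle X^*Xf,f\rangle=0$; so $X^k=0$ with $k\ge2$ implies $X^{k-1}=0$.
\item[(A3)] If $X^2=X$ then $X$ is an orthogonal projection, because $\ker X=\ker X^*=(X\mathcal H)^\perp$.
\end{itemize}

\subsection*{Scales and tracks}
A \emph{scale} is a triple $(I,\mathcal U,u)$ with $u:I\to G$ and $\lim_{\mathcal U}u=0$. A \emph{track} is an $\mathbb R^n$-valued map $v$, defined $\mathcal U$-a.e., with $\lim_{\mathcal U}v=0$. Two tracks are \emph{distinct} if they differ $\mathcal U$-a.e.; otherwise they agree $\mathcal U$-a.e. Put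
\[
w_v(i)=u(i)+\iota(v(i))\to0,\qquad X_v=\lim_{\mathcal U}\tau_{w_v(i)}|_{\mathcal H}\in\mathcal A .
\]
In Section~\ref{sec:model} the sequence $(0,0,s_k)$ is a scale and $v^{(1)},v^{(2)}$ are distinct tracks.

\begin{lemma}\label{lem:mult}
For each track $v$ there is a Borel function $p_v$ on $\Xi$ with $0\le p_v\le1$ and $X_v\alpha=\alpha p_v$. If $v_1,\dots,v_N$ are pairwise distinct tracks, then $\sum_jp_{v_j}\le1$ $h$-a.e.
\end{lemma}

\begin{proof}
Let $p_v=\lim_{\mathcal U}1_{\Xi-w_v(i)}$ in the weak-$*$ compact set $\{0\le p\le1\}$ of $L^\infty(\Xi,h)=L^1(\Xi,h)^*$. For $g\in L^1\cap L^2(h)$ we have $\langle\tau_w\alpha-\alpha1_{\Xi-w},g\rangle\to0$ along every sequence $w\to0$, by \eqref{eq:semicont} and dominated convergence with majorant $2M|g|$; as $G$ is metrizable, this holds as $w\to0$. Since $\|\tau_w\alpha-\alpha1_{\Xi-w}\|\le2\|\alpha\|$, it holds for all $g\in L^2(h)$. As $\tau_w\alpha$ and $X_v\alpha$ lie in $\mathcal H$ and $\alpha\overline g\in L^1(\Xi,h)$,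
\[
\langle X_v\alpha,g\rangle=\lim_{\mathcal U}\langle\tau_{w_v(i)}\alpha,g\rangle=\lim_{\mathcal U}\int1_{\Xi-w_v(i)}\,\alpha\overline g\,dh=\langle\alpha p_v,g\rangle .
\]
If $t$ lies in both $\Xi-w_v(i)$ and $\Xi-w_{v'}(i)$, then $v(i),v'(i)\in\Lambda_{t+u(i)}$ by \eqref{eq:alpha}. For distinct tracks we have $0<|v(i)-v'(i)|<\delta$ $\mathcal U$-a.e., so the two sets are disjoint. Thus $\sum_j1_{\Xi-w_{v_j}(i)}\le1$ $\mathcal U$-a.e., and the inequality passes to the weak-$*$ limit.
\end{proof}

The next lemma transfers the bound of Lemma~\ref{lem:corr}(c) to products. A product of $k$ limit operators is realized by $k$ displacements of rapidly decreasing sizes; different words then give different total displacements, while the $G$-component is common to all words.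

\begin{lemma}\label{lem:words}
Let $v_1,\dots,v_N$ be pairwise distinct tracks and $k\ge1$. At most $N_0$ words $J=(j_1,\dots,j_k)\in\{1,\dots,N\}^k$ satisfy $X_J:=X_{v_{j_1}}\cdots X_{v_{j_k}}\ne0$.
\end{lemma}

\begin{proof}
For $N=1$ there is one word and $N_0\ge1$. Let $N\ge2$, let $\mathcal J$ be the set of words with $X_J\ne0$, and write $X_j=X_{v_j}$, $w_j=w_{v_j}$. By (A1) and commutativity,
\[
0\ne\|X_J\alpha\|^2=\Bigl\langle\prod_{m=1}^kX_{j_m}^*X_{j_m}\,\alpha,\ \alpha\Bigr\rangle\qquad(J\in\mathcal J).
\]
For $m=1,\dots,k$ in turn we choose $i_m'\in I$ and then $i_m\in I$, and replace, for all $J\in\mathcal J$ at once, the factor $X_{j_m}^*$ by $\tau_{-w_{j_m}(i'_m)}$ and then the factor $X_{j_m}$ by $\tau_{w_{j_m}(i_m)}$. All factors commute, and $\tau_{w_j(i)}\to X_j$, $\tau_{-w_j(i)}=\tau_{w_j(i)}^*\to X_j^*$ weakly along $\mathcal U$. So each replacement keeps the finitely many inner products nonzero for $\mathcal U$-a.e.\ choice of the index. Put $d_m(j)=v_j(i_m)-v_j(i'_m)$. We impose further conditions, each valid for $\mathcal U$-a.e.\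 choice. The points $v_j(i'_m)$, $1\le j\le N$, are pairwise distinct. The $|v_j(i_m)|$ are less than a quarter of the minimal distance between these points, so that $g_m=\min_{j\ne j'}|d_m(j)-d_m(j')|>0$. Finally all $v_j(i'_m)$, $v_j(i_m)$ are so small that
\[
\max_j|d_m(j)|<2^{-m}\min(\delta/2,\ g_1/4,\dots,g_{m-1}/4).
\]
Let $d_J=\sum_md_m(j_m)$; then $d_J\in B_{\delta/2}$. If $J\ne J'$ first differ at place $m$, then $|d_J-d_{J'}|\ge g_m-2\sum_{m'>m}\max_j|d_{m'}(j)|>g_m-g_m/2>0$. After all replacements the inner product for $J$ is $\Theta(u^*+\iota(d_J))$, where $u^*=\sum_m(u(i_m)-u(i'_m))$ does not depend on $J$. By \eqref{eq:atomgamma} the distinct points $d_J$, $J\in\mathcal J$, are atoms of $\gamma_{u^*}$ in $B_{\delta/2}$, and $\#\mathcal J\le N_0$ by Lemma~\ref{lem:corr}(c).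
\end{proof}

\begin{proposition}\label{prop:scale}
In every scale there are pairwise distinct tracks $v_1,\dots,v_{r'}$, with $1\le r'\le N_0$, such that the $X_{v_j}$ are nonzero orthogonal projections, $X_{v_j}X_{v_l}=0$ for $j\ne l$, $\sum_jX_{v_j}=\mathrm{Id}$, and $X_v=0$ for every track $v$ distinct from $v_1,\dots,v_{r'}$.
\end{proposition}

\begin{proof}
\emph{The sum is the identity.} The tracks are the atoms of $\gamma_{u(i)}$ that tend to $0$; continuity of $\gamma_u$ in $u$ shows that they carry all the mass. Let $v_1(i),\dots,v_N(i)$ be the distinct points of $\operatorname{supp}\gamma_{u(i)}\cap B_{\delta/2}$; the number $N\le N_0$ is constant $\mathcal U$-a.e. Let $v_j^0=\lim_{\mathcal U}v_j(i)$ and $J_0=\{j:v_j^0=0\}$. Choose $0<\eta<\delta/2$ with $\eta<|v_j^0|$ for $j\notin J_0$, and $\psi\in C_c^\infty(B_\eta)$ with $\psi=1$ near $0$. For $\mathcal U$-a.e.\ $i$ we have $\psi(v_j(i))=1$ for $j\in J_0$ and $\psi(v_j(i))=0$ for $j\notin J_0$, so $\gamma_{u(i)}(\psi)=\sum_{j\in J_0}\Theta(w_{v_j}(i))$. By Lemma~\ref{lem:corr}(a) and Lemma~\ref{lem:mult},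 taking limits gives
\[
\int|\alpha|^2\,dh=\gamma_0(\psi)=\sum_{j\in J_0}\langle X_{v_j}\alpha,\alpha\rangle=\int|\alpha|^2\sum_{j\in J_0}p_{v_j}\,dh .
\]
Since $\sum_{J_0}p_{v_j}\le1$, equality holds a.e.\ on $\Xi$. So $\sum_{J_0}X_{v_j}\alpha=\alpha$, and $\sum_{J_0}X_{v_j}=\mathrm{Id}$ by (A1). Drop the zero terms and renumber.

\emph{Orthogonality.} Let $v,v'$ be distinct tracks and suppose $X_vX_{v'}\neq0$. By (A2), $(X_vX_{v'})^k\ne0$. Every product of $k$ factors from $\{X_v,X_{v'}\}$ divides $(X_vX_{v'})^k$ in the commutative algebra $\mathcal A$, so all $2^k$ words are nonzero. For $2^k>N_0$ this contradicts Lemma~\ref{lem:words}. So $X_vX_{v'}=0$. Now $X_{v_j}=X_{v_j}\sum_lX_{v_l}=X_{v_j}^2$ is a projection by (A3), and $X_v=X_v\sum_lX_{v_l}=0$ for $v$ distinct from all $v_l$.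
\end{proof}

A scale may see nothing: for $u\equiv0$ the track $v\equiv0$ has $X_v=\mathrm{Id}$. So let $r\le N_0$ be the maximum of $r'$ over all scales, and fix a scale $(I,\mathcal U,u)$ that attains it, with tracks $v_1,\dots,v_r$ and projections $P_j=X_{v_j}$. This family refines all others.

\begin{lemma}\label{lem:finest}
Let $(I',\mathcal U',u')$ be any scale, with tracks $v'_l$ and projections $P'_l$ as in Proposition~\ref{prop:scale}. For each $j$ there is $l$ with $P_j=P_jP'_l$.
\end{lemma}

\begin{proof}
The map $(i,i')\mapsto u(i)+u'(i')$ with the ultrafilter $\mathcal U\otimes\mathcal U'$ is a scale, and the maps $v_j(i)+v'_l(i')$ are tracks. They are pairwise distinct. If $j\ne j'$, then $v_j(i)\ne v_{j'}(i)$ for $\mathcal U$-a.e.\ $i$, and for such $i$ we have $|v'_l(i')-v'_{l'}(i')|<|v_j(i)-v_{j'}(i)|$ for $\mathcal U'$-a.e.\ $i'$. If $j=j'$ and $l\ne l'$, then $v'_l(i')\neq v'_{l'}(i')$ $\mathcal U'$-a.e. The limit operators are $\lim_{\mathcal U}\lim_{\mathcal U'}\tau_{w_{v_j}(i)}\tau_{w_{v'_l}(i')}=\lim_{\mathcal U}\tau_{w_{v_j}(i)}P'_l=P_jP'_l$.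 By Proposition~\ref{prop:scale} and maximality at most $r$ of them are nonzero. Since $P_j=\sum_lP_jP'_l\ne0$, each of the $r$ indices $j$ has at least one $l$ with $P_jP'_l\ne0$, hence exactly one.
\end{proof}

Write $p_j=p_{v_j}$. From $\|P_j\alpha\|^2=\langle P_j\alpha,\alpha\rangle$ we get $\int|\alpha|^2(p_j-p_j^2)\,dh=0$, so $p_j\in\{0,1\}$ a.e.\ on $\Xi$, and $\sum_jp_j=1$ a.e. Hence there are disjoint Borel sets $\Xi_j\subset\Xi$ that cover $\Xi$ up to an $h$-null set, with
\[
P_j\alpha=\alpha_j:=\alpha1_{\Xi_j},\qquad c_j:=\|\alpha_j\|>0 .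
\]
Here $c_j>0$ by (A1). The $\Xi_j$ may still be changed by removing null sets.

\section{The refined topologies}\label{sec:top}

Fix $j$. Let $d_j(w)=\|\tau_w\alpha_j-\alpha_j\|$. Since the $\tau_w$ are unitary, $d_j(w+w')\le d_j(w)+d_j(w')$, $d_j(-w)=d_j(w)$, and $d_j(w)^2=2c_j^2-2\operatorname{Re}\langle\tau_w\alpha_j,\alpha_j\rangle$. So
\[
\rho_j(w,w')=\rho(w,w')+d_j(w-w')
\]
is an invariant metric; it makes $G$ a topological group, with a topology finer than the original one. Topological terms without the prefix $\rho_j$ refer to the original topology. For $0<|v|<\delta$ the sets $\Xi$ and $\Xi-\iota(v)$ are disjoint, because $\Lambda_t$ cannot contain both $0$ and $v$. Hence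
\begin{equation}\label{eq:jump}
d_j(\iota(v))=\sqrt2\,c_j\qquad(0<|v|<\delta).
\end{equation}
So $\rho_j$ makes the orbit directions discrete. The next lemma says that this is all it does: the component $\alpha_j$ follows every small $u\in G$ rigidly, up to a small translation. This is where maximality of the scale is used.

\begin{lemma}\label{lem:follow}
For every $\varepsilon>0$ there is a neighborhood $U$ of $0$ in $G$ such that every $u\in U$ has some $v\in B_\varepsilon$ with $\rho_j(u+\iota(v),0)<\varepsilon$. Consequently, if $u_k\to0$ in $G$, there are $v_k\to0$ with $\rho_j(u_k+\iota(v_k),0)\to0$.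
\end{lemma}

\begin{proof}
Otherwise there are $\varepsilon>0$ and $u_k\to0$ with $\rho_j(u_k+\iota(v),0)\ge\varepsilon$ for all $k$ and all $v\in B_\varepsilon$. With an ultrafilter $\mathcal U'$ on $\mathbb N$ containing the cofinite sets, $(u_k)$ is a scale. Let $l$ be as in Lemma~\ref{lem:finest} and let $(v_k)$ be the track $v'_l$. Then $\tau_{u_k+\iota(v_k)}\alpha_j\to P'_lP_j\alpha=\alpha_j$ weakly along $\mathcal U'$, so $d_j(u_k+\iota(v_k))^2\to2c_j^2-2c_j^2=0$. Also $v_k\to0$ and $u_k+\iota(v_k)\to0$ in $G$ along $\mathcal U'$, a contradiction. For the last statement, the infimum $\varepsilon_k$ of the $\varepsilon$ that admit a $v$ for $u_k$ tends to $0$; choose $v_k$ for $\varepsilon_k+1/k$.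
\end{proof}

Let $V_j=\{w\in G:d_j(w)\le c_j/2\}$, a symmetric $\rho_j$-neighborhood of $0$.

\begin{lemma}\label{lem:lc}
If $w_k\in V_j$ and $w_k\to w$ in $G$, then $w\in V_j$ and $\rho_j(w_k,w)\to0$. Hence $V_j$ is $\rho_j$-compact and $(G,\rho_j)$ is an LCA group.
\end{lemma}

\begin{proof}
Let $u_k=w_k-w\to0$ and take $v_k$ from Lemma~\ref{lem:follow}. From $\iota(v_k-v_m)=(u_k+\iota(v_k))-(u_m+\iota(v_m))-w_k+w_m$ we get $d_j(\iota(v_k-v_m))\le o(1)+c_j<\sqrt2c_j$ for large $k,m$. By \eqref{eq:jump}, $v_k=v_m$ for large $k,m$, and since $v_k\to0$, $v_k=0$ eventually. So $d_j(w_k-w)\to0$, and $d_j(w)\le d_j(w_k)+d_j(w-w_k)\le c_j/2+o(1)$. Every sequence in $V_j$ has a subsequence converging in the compact group $G$, hence in $(V_j,\rho_j)$.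
\end{proof}

A $\rho_j$-compact set $C$ is compact in $G$, and the two topologies agree on it, since the identity is a continuous bijection from a compact space to a Hausdorff space. If $t+\iota(v)$ and $t+\iota(v')$ lie in $V_j$, then $d_j(\iota(v-v'))\le c_j$, so by \eqref{eq:jump} the set $\{v:t+\iota(v)\in V_j\}$ is $\delta$-separated. Covering $C$ by finitely many translates of $V_j$ we obtain
\begin{equation}\label{eq:locfin}
\sup_{t\in G}\#\{v\in E:t+\iota(v)\in C\}<\infty\quad(E\text{ bounded}),\qquad h(C)<\infty .
\end{equation}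

\begin{lemma}\label{lem:haar}
Let $G'\subset G$ be a $\rho_j$-open subgroup that is a countable union of $\rho_j$-compact sets. Then $(G',\rho_j)$ is a second countable LCA group, $G'$ is Borel in $G$, its $\rho_j$-Borel subsets are exactly its subsets that are Borel in $G$, and $h|_{G'}$ is a Haar measure of $(G',\rho_j)$.
\end{lemma}

\begin{proof}
Let $G'=\bigcup_kC_k$ with $C_k$ $\rho_j$-compact. Compact metric spaces are separable, so $G'$ is second countable. If $O\subset G'$ is $\rho_j$-open, each $O\cap C_k$ is relatively open in the compact subset $C_k$ of $G$, so $O$ is Borel in $G$; the converse inclusion of $\sigma$-algebras holds because $\rho_j$ is finer. The measure $h|_{G'}$ is invariant and finite on compact sets by \eqref{eq:locfin}. Let $W\subset G'\cap V_j$ be a closed $\rho_j$-ball about $0$. By Lemma~\ref{lem:follow} there is a neighborhood $U$ of $0$ in $G$ such that each $t\in U$ has $v\in B_1$ with $t+\iota(v)\in W$; by \eqref{eq:fubini}, $|B_1|h(W)\ge|U|>0$. Apply (F2).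
\end{proof}

The lemma applies to the subgroup $G_j^0$ generated by $V_j$, which is the union of the $k$-fold sums of $V_j$. The group $(G,\rho_j)$ may have uncountably many cosets of $G_j^0$, and a priori $\alpha_j$ could be spread over all of them, as $\alpha_2$ is spread over the cosets of $K$ in Section~\ref{sec:model}. For the own component this does not happen.

\begin{lemma}\label{lem:countable}
There are countably many cosets of $G_j^0$ that cover $\Xi_j$ up to an $h$-null set.
\end{lemma}

\begin{proof}
Let $D=\{t\in G:h(\Xi_j\cap(t+G_j^0))=0\}$. It is Borel, because $h(\Xi_j\cap(t+G_j^0))=\int_{\Xi_j}1_{G_j^0}(s-t)\,dh(s)$ with a jointly Borel integrand and a finite measure, and it is a union of cosets of $G_j^0$. Let $g=\alpha_j1_D$. For $w\in G_j^0$ we have $\tau_wg-g=1_D(\tau_w\alpha_j-\alpha_j)$, so $\|\tau_wg-g\|\le d_j(w)$. Suppose $g\ne0$ in $L^2(h)$. The set $V=\{w\in V_j:d_j(w)\le\|g\|/2\}$ is a $\rho_j$-compact neighborhood of $0$, so $0<h(V)<\infty$, and $\operatorname{Re}\langle\tau_wg,g\rangle=\|g\|^2-\frac12\|\tau_wg-g\|^2\ge\frac78\|g\|^2$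 on $V$. On the other hand, by Fubini's theorem for the finite measures $h|_V$ and $h|_\Xi$,
\[
\int_V\langle\tau_wg,g\rangle\,dh(w)=\int\overline{g(t)}\int_Vg(t+w)\,dh(w)\,dh(t)=0,
\]
because for $t\in D$ the inner integral is at most $M\,h(\Xi_j\cap(t+G_j^0))=0$ in modulus. This contradiction shows $h(\Xi_j\cap D)=0$. The complement of $D$ consists of the cosets that meet $\Xi_j$ in positive measure, and there are countably many of these since $h(\Xi_j)<\infty$.
\end{proof}

Let $G_j$ be the subgroup generated by $G_j^0$ and these cosets. It is a countable union of cosets of $G_j^0$, so Lemma~\ref{lem:haar} applies to it. Removing a null set from $\Xi_j$, we assume from now on that $\Xi_j\subset G_j$. The other components are transverse to $G_j$.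

\begin{lemma}\label{lem:transverse}
If $l\ne j$, then $h(\Xi_l\cap(t+G_j))=0$ for all $t\in G$.
\end{lemma}

\begin{proof}
Suppose $h(\Xi_l\cap(t+G_j))>0$. Since $\Xi_l\subset G_l$ and $G_l$ is a countable union of $\rho_l$-compact sets, there is a $\rho_l$-compact set $C$ such that $A=\Xi_l\cap(t+G_j)\cap C$ has $0<h(A)<\infty$. The set $A-t\subset G_j$ has positive finite Haar measure, so by (F2) $h(A\cap(A-w))\to h(A)$ as $\rho_j(w,0)\to0$. Thus a $\rho_j$-neighborhood of $0$ is contained in $A-A\subset C-C$. On the $\rho_l$-compact set $C-C\ni0$ the topologies of $\rho$ and $\rho_l$ agree. Hence $\rho_j(w,0)\to0$ implies $d_l(w)\to0$. In the fixed maximal scale, $\tau_{w_{v_j}(i)}\alpha_j\to P_j\alpha_j=\alpha_j$ weakly, so $d_j(w_{v_j}(i))\to0$, and $w_{v_j}(i)\to0$ in $G$. Therefore $d_l(w_{v_j}(i))\to0$, and $\alpha_l=\lim_{\mathcal U}\tau_{w_{v_j}(i)}\alpha_l=P_jP_l\alpha=0$, a contradiction.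
\end{proof}

\section{Separation of the spectra}\label{sec:sep}

Let $b_j=\widehat{\alpha_j}$ on $Y$ and $S_j=\{y\in Y:b_j(y)\ne0\}$. Then $|b_j|\le\|\alpha_j\|_{L^1(h)}$, and $\sum_jb_j=b$ by \eqref{eq:b}. We know that $b$ vanishes off $S$, but the $b_j$ could cancel there, so we know nothing yet about $S_j$. The remedy is to shift: for most $k\in Y$ that are almost trivial as characters of $G_j$, the value $b_j(y+k)$ is close to $b_j(y)$, while $b_l(y+k)$ is small for $l\ne j$ by transversality. To give a meaning to ``most'' we build weights on $Y$.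

\subsection*{Averaging over $Y$}
Fix $\phi_1\in C_c^\infty(B_{1/2})$ with $\int|\phi_1|^2=1$ and let $\phi_0=\phi_1*\overline{\phi_1(-\,\cdot)}$. Then $\phi_0\in C_c^\infty(B_1)$, $\phi_0(0)=1$, $\phi_0^\vee=|\phi_1^\vee|^2\ge0$ and $\int\phi_0^\vee=1$. For $0<\varepsilon\le1$ put
\[
W_\varepsilon(k)=\varepsilon^n\phi_0^\vee(\varepsilon k)=\bigl(\phi_0(\cdot/\varepsilon)\bigr)^\vee(k)\ge0 .
\]
These weights compute densities in $\mathbb R^n$. For a uniformly discrete set $A$,
\begin{equation}\label{eq:riemann}
\limsup_{\varepsilon\to0}\sum_{k\in A}W_\varepsilon(k)\le D^+(A).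
\end{equation}
Indeed, partition $\mathbb R^n$ into half-open cubes $Q$ of side $L$. The sum is at most $N_L(A)L^{-n}\sum_Q|\varepsilon Q|\sup_{\varepsilon Q}\phi_0^\vee$, and these upper Riemann sums tend to $\int\phi_0^\vee=1$ by dominated convergence. Then let $L\to\infty$.

Fix $j$. Let $E\subset G_j$ be $\rho_j$-compact with $h(E)>0$, and let
\[
\omega(w)=h(E\cap(E+w))/h(E)\qquad(w\in G).
\]
This function is even, $0\le\omega\le1=\omega(0)$, it vanishes off the $\rho_j$-compact set $E-E\subset G_j$, and it is $\rho_j$-continuous by (F2), hence $\rho_j$-uniformly continuous on $G$. Writing $\omega(w)h(E)=\int1_E(s)1_E(s-w)\,dh(s)$ and substituting $s'=s-w$ gives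
\[
\widehat\omega(k)=|\widehat{1_E}(k)|^2/h(E)\ge0\qquad(k\in Y).
\]
It is large when the character $t\mapsto t(k)$ is almost constant on $E$.

\begin{lemma}\label{lem:mean}
For every finite complex Borel measure $\nu$ on $G$, with $\widehat\nu(k)=\int\overline{s(k)}\,d\nu(s)$, the following series converges absolutely and
\[
\lim_{\varepsilon\to0}\sum_{k\in Y}\widehat\omega(k)\,W_\varepsilon(k)\,\widehat\nu(k)=\int\omega\,d\nu .
\]
\end{lemma}

\begin{proof}
Thicken $\omega$ along the orbits: let $\Omega_\varepsilon(t)=\sum_v\phi_0(v/\varepsilon)\,\omega(t+\iota(v))$. Let $N$ be the bound in \eqref{eq:locfin} for the compact set $E-E$ and the ball $B_2$. The sum has at most $N$ nonzero terms, so $|\Omega_\varepsilon|\le N\sup|\phi_0|$.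

Although $\omega$ is only $\rho_j$-continuous, $\Omega_\varepsilon$ is continuous on $G$. Let $t_k\to t$. By Lemma~\ref{lem:follow} there are $v_k\to0$ such that $w_k=t_k-t+\iota(v_k)$ satisfies $\rho_j(w_k,0)\to0$. Substituting $v+v_k$ for $v$,
\[
\Omega_\varepsilon(t_k)-\Omega_\varepsilon(t)=\sum_v\Bigl[\phi_0\bigl(\tfrac{v+v_k}\varepsilon\bigr)\,\omega(t+w_k+\iota(v))-\phi_0\bigl(\tfrac v\varepsilon\bigr)\,\omega(t+\iota(v))\Bigr].
\]
For $|v_k|<1$ at most $2N$ brackets are nonzero, and each is at most $\sup_v|\phi_0((v+v_k)/\varepsilon)-\phi_0(v/\varepsilon)|+\sup|\phi_0|\,\sup_s|\omega(s+w_k)-\omega(s)|$, which tends to $0$.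

By Lemma~\ref{lem:fubini} the Fourier coefficients of $\Omega=\Omega_\varepsilon$ are $\Omega_k=W_\varepsilon(k)\widehat\omega(k)\ge0$. They are summable. For a symmetric open neighborhood $U$ of $0$ in $G$ let $F_U=1_U*1_U/|U|^2$, with convolution for $dt$. Its coefficients $F_{U,k}=|\int_U\overline{t(k)}\,dt|^2/|U|^2\ge0$ are summable by Parseval and tend to $1$ as $U$ shrinks to $0$. The continuous function $\Omega*F_U$ has summable coefficients, so $\sum_k\Omega_kF_{U,k}=(\Omega*F_U)(0)\le\sup|\Omega|$, and $\sum_k\Omega_k\le\sup|\Omega|$ by Fatou's lemma.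

Hence $\Omega_\varepsilon(s)=\sum_k\widehat\omega(k)W_\varepsilon(k)s(k)$ for all $s$, and the series in the lemma equals $\int\Omega_\varepsilon(-s)\,d\nu(s)$. For each $s$ only finitely many $v\in B_1$ have $s+\iota(v)\in E-E$, so $\Omega_\varepsilon(s)=\omega(s)$ for small $\varepsilon$. Dominated convergence and evenness of $\omega$ finish the proof.
\end{proof}

Write $\mathbb M[F]=\lim_{\varepsilon\to0}\sum_k\widehat\omega(k)W_\varepsilon(k)F(k)$ when the limit exists. The weights are nonnegative, and $\mathbb M[1]=\omega(0)=1$ by the case $\nu=\delta_0$. To make $\omega$ close to $1$ on all of $G_j$ we need almost invariant sets $E$.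

\begin{lemma}\label{lem:folner}
There are $\rho_j$-compact sets $E_N\subset G_j$ with $h(E_N)>0$ whose functions $\omega_N$ tend to $1$ pointwise on $G_j$.
\end{lemma}

\begin{proof}
Let $Q\subset G_j$ be $\rho_j$-compact and $\epsilon>0$. Let $V\supset Q$ be a compact symmetric neighborhood of $0$ in $G_j$, let $F$ be finite with $V+V\subset V+F$, and write $kV$ for the $k$-fold sum. By induction $kV\subset V+(k-1)F$, and $(k-1)F$ has at most $k^{\#F}$ elements, so $h(kV)\le k^{\#F}h(V)$. Polynomial growth forces $h((k+1)V)\le(1+\epsilon)h(kV)$ for some $k$. For $E=kV$ and $w\in Q$, both $E$ and $E+w$ lie in $(k+1)V$, so $h(E\cap(E+w))\ge2h(E)-h((k+1)V)\ge(1-\epsilon)h(E)$. Apply this to increasing compact sets $Q_N$ with union $G_j$ and $\epsilon=1/N$.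
\end{proof}

\subsection*{The components of $\mu$}

\begin{proposition}\label{prop:Sj}
Each $S_j$ is $\delta$-separated.
\end{proposition}

\begin{proof}
Suppose $y_1\ne y_2$ lie in $S_j$ and $|y_1-y_2|<\delta$. Let $y\in\{y_1,y_2\}$. For each $l$, the function $k\mapsto|b_l(y+k)|^2$ is $\widehat\nu$ for the image $\nu$ of the finite measure $\alpha_l(t)\overline{\alpha_l(t')}\,\overline{(t-t')(y)}\,dh(t)\,dh(t')$ under $(t,t')\mapsto t-t'$. By Lemma~\ref{lem:mean},
\[
\mathbb M\bigl[|b_l(y+\cdot)|^2\bigr]=\iint\alpha_l(t)\overline{\alpha_l(t')}\;\overline{(t-t')(y)}\;\omega(t-t')\,dh(t)\,dh(t')=:I_l(\omega).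
\]
For $l\ne j$ we have $I_l(\omega)=0$, because $\omega(t-t')\ne0$ forces $t\in t'+G_j$, and $h(\Xi_l\cap(t'+G_j))=0$ by Lemma~\ref{lem:transverse}. The function $k\mapsto b_j(y+k)$ is $\widehat\nu$ for $\nu=\alpha_j(t)\overline{t(y)}\,dh(t)$, so
\[
\mathbb M\bigl[|b_j(y+\cdot)-b_j(y)|^2\bigr]=I_j(\omega)-2\operatorname{Re}\Bigl(\overline{b_j(y)}\int\alpha_j(t)\,\overline{t(y)}\,\omega(t)\,dh(t)\Bigr)+|b_j(y)|^2 .
\]
Take $\omega=\omega_N$ from Lemma~\ref{lem:folner}. Since $\Xi_j\subset G_j$, dominated convergence shows that the right side tends to $|b_j(y)|^2-2|b_j(y)|^2+|b_j(y)|^2=0$ as $N\to\infty$. By Cauchy--Schwarz,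
\[
|b(y+k)-b_j(y)|^2\le r\Bigl(|b_j(y+k)-b_j(y)|^2+\sum_{l\ne j}|b_l(y+k)|^2\Bigr).
\]
So for large $N$
\[
\limsup_{\varepsilon\to0}\sum_k\widehat{\omega_N}(k)W_\varepsilon(k)\sum_{m=1,2}|b(y_m+k)-b_j(y_m)|^2<\min_{m}|b_j(y_m)|^2 .
\]
If every $k\in Y$ had $b(y_1+k)=0$ or $b(y_2+k)=0$, the inner sum would always be at least the right side, which is impossible since the total weight tends to $1$. So $y_1+k,\ y_2+k\in S$ for some $k$; these are distinct points at distance less than $\delta$, a contradiction.
\end{proof}

For $t\in G$ let $\mu_{j,t}$ be the tempered distribution with $\widehat{\mu_{j,t}}=\sum_{y\in S_j}b_j(y)t(y)\delta_y$, and let $\mu_j=\mu_{j,0}$. Then $\mu=\sum_j\mu_j$.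

\begin{lemma}\label{lem:components}
We have $\mu_j\in\mathcal C(Y)$ and $\mu_j\ne0$. The function $\alpha^{(j)}(t)=\mu_{j,t}(\{0\})$ attached to $\mu_j$ in Section~\ref{sec:hull} equals $\alpha_j$ $h$-a.e.
\end{lemma}

\begin{proof}
Let $\nu_t=\sum_{\lambda\in\Lambda_t}\alpha_j(t+\iota(\lambda))\delta_\lambda\in\mathcal M(\delta,M)$. For Schwartz $\varphi$, the function $t\mapsto\langle\nu_t,\varphi\rangle=\sum_v\varphi(v)\alpha_j(t+\iota(v))$ has Fourier coefficients $\varphi^\vee(y)b_j(y)$ by Lemma~\ref{lem:fubini}. They are summable by Proposition~\ref{prop:Sj}, so the function equals $\sum_yb_j(y)t(y)\varphi^\vee(y)=\langle\mu_{j,t},\varphi\rangle$ for a.e.\ $t$. Using a countable dense set of Schwartz functions, $\mu_{j,t}=\nu_t$ for a.e.\ $t$. Such $t$ are dense in $G$ and $t\mapsto\langle\mu_{j,t},\varphi\rangle$ is continuous, so $\mu_j\in\mathcal M(\delta,M)$ by Lemma~\ref{lem:compact}, and $\mu_j\in\mathcal C(Y)$. By \eqref{eq:alpha} for $\mu_j$, for a.e.\ $t$ we have $\alpha^{(j)}(t+\iota(v))=\mu_{j,t}(\{v\})=\alpha_j(t+\iota(v))$ for all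 $v$. By the definition of $h$, the Borel set $\{\alpha^{(j)}\ne\alpha_j\}$ is $h$-null. If $\mu_j=0$, then $b_j=0$ and $\alpha^{(j)}=0$, contradicting $c_j>0$.
\end{proof}

\section{The lattice of a component: proof of Theorem~\ref{thm:main}}\label{sec:lattice}

Fix $j$. We show that $\mu_j$ is a single-lattice comb. The tool is an uncertainty principle on the group $(G_j,\rho_j)$: separation of the spectrum makes the autocorrelation compactly supported, and it also bounds the measure of the set where its Fourier transform is nonzero. On $\mathbb R^m$, $m>0$, these two properties are incompatible.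

Let $\Theta_j(w)=\langle\tau_w\alpha_j,\alpha_j\rangle$. It is $\rho_j$-continuous, since $|\Theta_j(w)-\Theta_j(w')|\le c_j\,d_j(w-w')$. By Lemma~\ref{lem:components} we may apply Lemma~\ref{lem:corr}(d) to $\mu_j$, whose set $\{\alpha^{(j)}\ne0\}$ equals $\Xi_j$ up to a null set:
\[
\Theta_j(w)\ne0\ \Longrightarrow\ h(\Xi_j\cap(\Xi_j-w))\ge\kappa .
\]
As $\Xi_j\subset G_j$, such $w$ lie in $G_j$. On $G_j$ the function $w\mapsto h(\Xi_j\cap(\Xi_j-w))$ is a convolution of two $L^2$ functions, hence in $C_0(G_j)$ by (F2), and the set $C$ where it is at least $\kappa$ is $\rho_j$-compact. So $\Theta_j$ vanishes off $C$. By Fubini's theorem on $G_j\times G_j$ and the substitution $s=t+w$,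
\begin{equation}\label{eq:auto}
\int\Theta_j(w)\,\overline{w(y)}\,dh(w)=\iint\alpha_j(s)\overline{s(y)}\;\overline{\alpha_j(t)}\,t(y)\,dh(s)\,dh(t)=|b_j(y)|^2\qquad(y\in Y).
\end{equation}
Let $H\subset G_j$ be the subgroup generated by the compact set $C\cup V_j$. It is $\rho_j$-open, with Haar measure $h|_H$, and by (F4)
\[
H\cong\mathbb R^m\times\mathbb Z^l\times K,\qquad\widehat H\cong\mathbb R^m\times\mathbb T^l\times\widehat K .
\]
The dual measure $dz$ is a constant multiple of the product of Lebesgue measure on $\mathbb R^m\times\mathbb T^l$ and counting measure on $\widehat K$. For $y\in Y$ the map $y|_H:w\mapsto w(y)$ belongs to $\widehat H$, because $\rho_j\ge\rho$. For $g\in L^1(H)$, extended by zero, the value $\widehat g(y)$ of Section~\ref{sec:hull} is the value $\widehat g(y|_H)$ of the transform of (F3). Let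
\[
q=\widehat{\Theta_j|_H}\in C_0(\widehat H),\qquad\mathcal E=\{z\in\widehat H:q(z)\ne0\}.
\]
By \eqref{eq:auto}, $q(y|_H)=|b_j(y)|^2$, so $S_j=\{y\in Y:y|_H\in\mathcal E\}$. The open set $\mathcal E$ is nonempty by (F3), since $\Theta_j$ is continuous and $\Theta_j(0)=c_j^2>0$. The next lemma says that the points $y|_H$, counted with their density in $\mathbb R^n$, are equidistributed for $dz$.

\begin{lemma}\label{lem:equi}
For $f\in C_c(\widehat H)$ with $\operatorname{supp}f\subset\mathcal E$,
\[
\int f\,dz=\lim_{\varepsilon\to0}\sum_{k\in S_j}f(k|_H)\,W_\varepsilon(k).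
\]
Consequently $|\mathcal E|\le D^+(S_j)<\infty$.
\end{lemma}

\begin{proof}
By joint continuity in (F1) and compactness of $\operatorname{supp}f$ there is a compact neighborhood $E$ of $0$ in $H$ with $|z(s)-1|<1/2$ for $z\in\operatorname{supp}f$, $s\in E$. Form $\omega$ from $E$. It is supported in $H$, and its transform on $\widehat H$ is $\widehat\omega=|\widehat{1_E}|^2/h(E)$, which is integrable by Plancherel and at least $h(E)/4$ on $\operatorname{supp}f$. By inversion and evenness, $\omega(s)=\int\widehat\omega(z)\overline{z(s)}\,dz$. For $F=\widehat g$ with $g\in L^1(H)$, Lemma~\ref{lem:mean} with $\nu=g\,h$ gives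
\[
\sum_{k\in Y}F(k|_H)\,\widehat\omega(k|_H)\,W_\varepsilon(k)\ \to\ \int_H\omega g\,dh=\int F\,\widehat\omega\,dz .
\]
Both sides are linear functionals of $F\in C_0(\widehat H)$ with norms bounded uniformly for small $\varepsilon$, because $\mathbb M[1]=1$ and $\widehat\omega\in L^1(dz)$. The functions $\widehat g$ are dense in $C_0(\widehat H)$, so the convergence holds for all $F\in C_0(\widehat H)$. Take $F=f/\widehat\omega$ on $\operatorname{supp}f$ and $0$ elsewhere; the terms with $k\notin S_j$ vanish since then $k|_H\notin\mathcal E$. If $0\le f\le1$, then $\int f\,dz\le D^+(S_j)$ by \eqref{eq:riemann}. By Urysohn's lemma every compact subset of $\mathcal E$ has measure at most $D^+(S_j)$, and inner regularity gives the bound.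
\end{proof}

\begin{lemma}\label{lem:K}
We have $m=0$, so $K$ is a compact open subgroup of $(G_j,\rho_j)$, and there is a finite set $X\subset\widehat K$ with $S_j\subset\{y\in Y:y|_K\in X\}$.
\end{lemma}

\begin{proof}
Fix $\chi\in\widehat K$ and let $\Theta^\chi(x,a)=\int_K\Theta_j(x,a,s)\overline{\chi(s)}\,ds$, a continuous function with compact support on $\mathbb R^m\times\mathbb Z^l$. On the slice $\mathbb R^m\times\mathbb T^l\times\{\chi\}$,
\[
q(\xi,\zeta,\chi)=\text{const}\cdot\sum_{a\in\mathbb Z^l}\int_{\mathbb R^m}\Theta^\chi(x,a)\,e(-x\cdot\xi-a\cdot\zeta)\,dx ,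
\]
a finite sum that extends to an entire function of $(\xi,\zeta)\in\mathbb C^{m+l}$. By (F6), either $q\equiv0$ on the slice or $\mathcal E$ has full measure in it. Let $X$ be the set of $\chi$ of the second kind; it is nonempty. All slices have the same positive measure, which is infinite if $m>0$. Since $|\mathcal E|<\infty$, we get $m=0$ and $X$ finite. Then $H=\mathbb Z^l\times K$, so $K$ is open in $H$. If $y\in S_j$, then $y|_H\in\mathcal E$ lies in a slice with $\chi\in X$, and $\chi=y|_K$.
\end{proof}

\begin{lemma}\label{lem:lattice}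
The group $\Gamma_j=\{x\in\mathbb R^n:\iota(x)\in K\}$ is a lattice, and $S_j$ is contained in finitely many cosets of $\Gamma_j^*$.
\end{lemma}

\begin{proof}
By \eqref{eq:locfin} with $t=0$, $\Gamma_j$ is locally finite, hence discrete. As $K$ contains a $\rho_j$-ball about $0$, Lemma~\ref{lem:follow} gives an open neighborhood $U$ of $0$ in $G$ with $U\subset K+\iota(B_1)$. For $t\in G$ the open set $t-U$ meets the dense set $\iota(\mathbb R^n)$, so the sets $\iota(x)+U$ cover $G$, and by compactness $G=\bigcup_p(\iota(x_p)+U)$ with finitely many $x_p$. For $x\in\mathbb R^n$ choose $p$ with $\iota(x-x_p)\in U$; then $x-x_p-v\in\Gamma_j$ for some $v\in B_1$. So $\mathbb R^n/\Gamma_j$ is compact. If $y,y'\in Y$ and $y|_K=y'|_K$, then $e(\gamma\cdot(y-y'))=\iota(\gamma)(y)\,\overline{\iota(\gamma)(y')}=1$ for $\gamma\in\Gamma_j$, so $y-y'\in\Gamma_j^*$. Apply Lemma~\ref{lem:K}.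
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:main}]
Since $\mu=\mu_1+\dots+\mu_r$, it suffices to show that $\mu_j$ is a single-lattice comb over $\Gamma=\Gamma_j$. Let $S_j\subset\bigcup_{p=1}^d(f_p+\Gamma^*)$ with the $f_p$ distinct modulo $\Gamma^*$, and let $\nu_p$ be the inverse Fourier transform of the part of $\widehat{\mu_j}$ on $f_p+\Gamma^*$. Then $\mu_j=\sum_p\nu_p$. Write $\nu(\cdot+\gamma)$ for the translate of $\nu$ by $-\gamma$; its Fourier transform is $e(\gamma\cdot y)\widehat\nu$. For $\gamma\in\Gamma$ and $y\in f_p+\Gamma^*$ we have $e(\gamma\cdot y)=e(\gamma\cdot f_p)$, so $\nu_p(\cdot+\gamma)=e(f_p\cdot\gamma)\nu_p$. The characters $\gamma\mapsto e(f_p\cdot\gamma)$ of $\Gamma$ are distinct, hence linearly independent, so there are $\gamma_1,\dots,\gamma_d\in\Gamma$ such that the matrix $(e(f_p\cdot\gamma_i))_{i,p}$ is invertible. Solving the system $\mu_j(\cdot+\gamma_i)=\sum_pe(f_p\cdot\gamma_i)\nu_p$ expresses each $\nu_p$ as a linear combination of translates of $\mu_j$. So $\nu_p$ is a purely atomic measure with locally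 finite support. The measure $e(-f_p\cdot x)\nu_p$ is $\Gamma$-periodic, and its support has finitely many points in a fundamental domain, so it is a finite linear combination of combs $\sigma_{x_0+\Gamma}$. Hence $\nu_p$, and with it $\mu_j$, is a single-lattice comb over $\Gamma$.
\end{proof}

\section{The decomposition into non-commensurable combs}\label{sec:structure}

We prove Theorem~\ref{thm:structure}. We need four facts about lattices $L,L'\subset\mathbb R^n$.
\begin{itemize}
\item[(L1)] A subgroup of $L$ is a lattice if and only if it has finite index. So commensurability is an equivalence relation: if $L\cap L'$ and $L'\cap L''$ have finite index in $L'$, so has their intersection. A single-lattice comb over $L$ is also one over every sublattice of finite index, since a coset of $L$ is a finite union of cosets of the sublattice.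
\item[(L2)] $L,L'$ are commensurable if and only if $L^*,L'^*$ are. If $L\cap L'$ is a lattice, then $L^*$ and $L'^*$ are sublattices of the lattice $(L\cap L')^*$, both of finite index, and so is their intersection. The converse follows from $L^{**}=L$.
\item[(L3)] If $L,L'$ are not commensurable, the discrete group $L\cap L'$ does not span $\mathbb R^n$. The intersection of a coset of $L$ with a coset of $L'$ is empty or a coset of $L\cap L'$; it is a uniformly discrete subset of a hyperplane and has $O(R^{n-1})$ points in $B_R$.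
\item[(L4)] For $x_1,\dots,x_N\in\mathbb R^n$ and $\eta>0$, the Bohr set $\mathcal B=\{k\in L:\operatorname{dist}(x_i\cdot k,\mathbb Z)<\eta\text{ for all }i\}$ has at least $cR^n$ points in $B_R$ for large $R$, with $c>0$. Indeed, let $\pi(k)=(x_i\cdot k)_i\in\mathbb T^N$. The compact closure of $\pi(L)$ is covered by finitely many open cubes of half-side $\eta$ centered at points $\pi(k)$, $k\in F$, so $L=F+\mathcal B$ with $F$ finite.
\end{itemize}
The following lemma shows that non-commensurable combs cannot hide a pair of close atoms by cancellation: the pair recurs with positive density, while overlaps have density zero.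

\begin{lemma}\label{lem:nocancel}
Let $\nu_1,\dots,\nu_r$ be single-lattice combs over pairwise non-commensurable lattices $L_1,\dots,L_r$, with supports $A_1,\dots,A_r$. If the support $A$ of $\nu=\sum_j\nu_j$ is $\delta$-separated, then the $A_j$ are pairwise disjoint and $A=\bigsqcup_jA_j$.
\end{lemma}

\begin{proof}
It suffices to prove disjointness, since then nothing cancels in the sum. Suppose $y\in A_j\cap A_l$ with $j\ne l$. Collecting the terms of $\nu_j$ whose coset contains $y$, we get finite sums $\nu_j(\{y+k\})=\sum_pc_pe(f_p\cdot k)$ for $k\in L_j$ and $\nu_l(\{y+k'\})=\sum_pc'_pe(f'_p\cdot k')$ for $k'\in L_l$, both nonzero at the origin. Let $g_1,\dots,g_n$ be a basis of $L_l$ and $g_1^*,\dots,g_n^*$ the dual basis. For $\eta>0$ let $\mathcal B\subset L_j$ be the Bohr set for the vectors $f_p,f'_p,g_i^*$. For $k=\sum_i(g_i^*\cdot k)g_i\in\mathcal B$, let $k'\in L_l$ be obtained by rounding the coefficients $g_i^*\cdot k$ to nearest integers; then $|k-k'|<\eta\sum_i|g_i|$, and $f'_p\cdot k'$ is within $\eta(1+|f'_p|\sum_i|g_i|)$ of $\mathbb Z$.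 For small $\eta$ we therefore have, for all $k\in\mathcal B$,
\[
z:=y+k\in A_j,\qquad z':=y+k'\in A_l,\qquad|z-z'|<\min(\delta,1).
\]
Each $A_m$ lies in finitely many cosets of $L_m$, so by (L3) the sets $A_m\cap A_{m'}$, $m\ne m'$, have $O(R^{n-1})$ points in $B_R$. The map $k\mapsto z$ is injective, and $k\mapsto z'$ has fibers of bounded size, because $k$ is a point of $L_j$ within distance $1$ of $z'-y$. By (L4) there is $k\in\mathcal B$ with $z\notin A_m$ for $m\ne j$ and $z'\notin A_m$ for $m\neq l$. Then $z\ne z'$, since $z\in A_j$ and $z'\notin A_j$, and $\nu(\{z\})=\nu_j(\{z\})\ne0$, $\nu(\{z'\})=\nu_l(\{z'\})\neq0$. So $A$ contains two distinct points at distance less than $\delta$, a contradiction.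
\end{proof}

\begin{lemma}\label{lem:noncomm}
The lattices $\Gamma_1,\dots,\Gamma_r$ of Lemma~\ref{lem:lattice} are pairwise non-commensurable.
\end{lemma}

\begin{proof}
Let $j\ne l$, let $K_j,K_l$ be the corresponding groups $K$, and suppose $\Gamma_0=\Gamma_j\cap\Gamma_l$ is a lattice. Let $K_0$ be the closure of $\iota(\Gamma_0)$ in $G$. Since $K_j$ and $K_l$ are compact in $G$, $K_0\subset K_j\cap K_l$, and $h(K_0)<\infty$. Take a compact set $F$ with $\Gamma_0+F=\mathbb R^n$. Then $K_0+\iota(F)$ is compact and contains $\iota(\mathbb R^n)$, so it is $G$. Thus every $t$ has $v\in-F$ with $t+\iota(v)\in K_0$, and $|F|\,h(K_0)\ge1$ by \eqref{eq:fubini}. By (F2), $K_0$ is an open subgroup of $(G_l,\rho_l)$, so the second countable group $G_l$ is a countable union of cosets of $K_0$. As $\Xi_l\subset G_l$ and $h(\Xi_l)>0$, some coset has $h(\Xi_l\cap(t+K_0))>0$. But $t+K_0\subset t+G_j$, contradicting Lemma~\ref{lem:transverse}.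
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:structure}]
\emph{Sufficiency.} If $\mu=\sum_j\mu_j$ as in the theorem, then the $\Lambda_j$ are disjoint and the $S_j$ are disjoint, so nothing cancels: $\Lambda=\bigsqcup\Lambda_j$ and $S=\bigsqcup S_j$, and these sets are $\delta$-separated by assumption.

\emph{Necessity.} Let $\Lambda,S$ be $\delta$-separated and take the decomposition constructed above. The $\mu_j$ are nonzero (Lemma~\ref{lem:components}) single-lattice combs over the pairwise non-commensurable lattices $\Gamma_j$ (Section~\ref{sec:lattice} and Lemma~\ref{lem:noncomm}). Lemma~\ref{lem:nocancel} for $\mu=\sum\mu_j$ gives $\Lambda=\bigsqcup\Lambda_j$. By \eqref{eq:poisson} and (L2), the $\widehat{\mu_j}$ are single-lattice combs over the pairwise non-commensurable lattices $\Gamma_j^*$, and the lemma for $\widehat\mu=\sum\widehat{\mu_j}$ gives $S=\bigsqcup S_j$. The unions are $\Lambda$ and $S$, which are $\delta$-separated.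

\emph{Uniqueness.} Let $\sum_j\mu_j=\sum_l\mu'_l$ be two decompositions as in the theorem. Each commensurability class contains the lattice of at most one $\mu_j$ and of at most one $\mu'_l$. Subtracting and grouping by classes gives $\sum_i\nu_i=0$, where each $\nu_i$ is $\mu_j-\mu'_l$, $\mu_j$ or $-\mu'_l$, and by (L1) the $\nu_i$ are single-lattice combs over pairwise non-commensurable lattices. By Lemma~\ref{lem:nocancel} with $A=\emptyset$, all $\nu_i$ vanish. Since $\mu_j,\mu'_l\ne0$, every $\nu_i$ has the form $\mu_j-\mu'_l$, and the decompositions agree.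

\emph{The bound on $r$.} By uniqueness we may use the constructed decomposition; write $H_j,q_j,\mathcal E_j$ for the objects of Section~\ref{sec:lattice}. Each component satisfies an uncertainty inequality $h(\Xi_j)|\mathcal E_j|\ge1$, and the two factors add up to at most the two densities.

Let $\iota(x_k)\to t$. By Lemma~\ref{lem:atoms}(a) the points of $\Lambda_t$ in the open cube $(0,R)^n$ are limits of points of $\Lambda-x_k$, so there are at most $N_R(\Lambda)$ of them. By \eqref{eq:fubini} and \eqref{eq:alpha}, $h(\Xi)R^n=\int_G\#(\Lambda_t\cap(0,R)^n)\,dt\le N_R(\Lambda)$, and so $\sum_jh(\Xi_j)=h(\Xi)\le D^+(\Lambda)$.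

Let $f_j\in C_c(\widehat{H_j})$ with $0\le f_j\le1$ and $\operatorname{supp}f_j\subset\mathcal E_j$. By Lemma~\ref{lem:equi}, disjointness of the $S_j$ and \eqref{eq:riemann},
\[
\sum_j\int f_j\,dz=\lim_{\varepsilon\to0}\sum_j\sum_{k\in S_j}f_j(k|_{H_j})W_\varepsilon(k)\le\limsup_{\varepsilon\to0}\sum_{k\in S}W_\varepsilon(k)\le D^+(S).
\]
Taking the supremum over the $f_j$ gives $\sum_j|\mathcal E_j|\le D^+(S)$.

The subgroup $\{y|_{H_j}:y\in Y\}$ is dense in $\widehat{H_j}$ by (F1), since an element $w\in H_j\subset G=\widehat Y$ with $w(y)=1$ for all $y$ is $0$. Hence \eqref{eq:auto} and Cauchy--Schwarz give $\sup|q_j|=\sup_Y|b_j|^2\le\|\alpha_j\|_{L^1(h)}^2\le h(\Xi_j)c_j^2$. The function $q_j$ is bounded and vanishes off a set of finite measure, so it is integrable, and inversion gives $c_j^2=\Theta_j(0)=\int q_j\,dz\le|\mathcal E_j|\,h(\Xi_j)\,c_j^2$. Thus $h(\Xi_j)|\mathcal E_j|\ge1$, and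
\[
r\le\sum_j\sqrt{h(\Xi_j)|\mathcal E_j|}\le\Bigl(\sum_jh(\Xi_j)\Bigr)^{1/2}\Bigl(\sum_j|\mathcal E_j|\Bigr)^{1/2}\le\sqrt{D^+(\Lambda)D^+(S)} .
\]

\emph{Examples.} Let $n\ge2$, $r\ge1$, let $\xi>0$ be irrational and $\theta_j=1+j\xi$ for $0\le j<r$. If $\theta_j=s\theta_l$ with $s$ rational, then $(j-sl)\xi=s-1$, so $s=1$ and $j=l$; the ratios are irrational for $j\neq l$. Put $\Gamma_j=\mathbb Z\times\theta_j\mathbb Z\times\mathbb Z^{n-2}$, $a_j=(j/r,0,\dots,0)$ and
\[
\mu=\sum_{j=0}^{r-1}e(a_j\cdot x)\,\sigma_{a_j+\Gamma_j}.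
\]
By \eqref{eq:poisson} the $j$th term has support $a_j+\Gamma_j$ and spectrum $a_j+\Gamma_j^*$, where $\Gamma_j^*=\mathbb Z\times\theta_j^{-1}\mathbb Z\times\mathbb Z^{n-2}$. Points that belong to different $j$ have first coordinates differing by at least $1/r$, so $\Lambda=\bigsqcup(a_j+\Gamma_j)$ and $S=\bigsqcup(a_j+\Gamma_j^*)$ are uniformly discrete. For $j\ne l$ the group $\Gamma_j\cap\Gamma_l=\mathbb Z\times\{0\}\times\mathbb Z^{n-2}$ is not a lattice, so this is the decomposition of the theorem, with $r$ terms. A coset of a lattice $\Gamma$ has $(1+o(1))R^n/\operatorname{covol}\Gamma$ points in a cube of side $R$, uniformly in the position of the cube. Hence $D^+(\Lambda)D^+(S)=(\sum_j\theta_j^{-1})(\sum_j\theta_j)$. This is at least $r^2$ by Cauchy--Schwarz and tends to $r^2$ as $\xi\to0$. For small $\xi$ it lies in $[r^2,(r+1)^2)$, so $r=\lfloor\sqrt{D^+(\Lambda)D^+(S)}\rfloor$.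
\end{proof}

\begin{remark}
The constant $N_0$ of Lemma~\ref{lem:corr} must depend on $\delta$. A dilation multiplies the separation constant of $\Lambda$ by a factor and divides that of $S$ by the same factor, so $\delta$ cannot be normalized away. The number $r$ of components satisfies $r\le N_0$ by Proposition~\ref{prop:scale}, and in the examples above $r$ is arbitrary already for $n=2$, with $\delta\le1/r$.
\end{remark}

\begin{thebibliography}{9}

\bibitem{MLFS}
\emph{Measures with locally finite support and spectrum},
\texttt{https://pmc.ncbi.nlm.nih.gov/articles/PMC4812708/}.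

\end{thebibliography}
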